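
\newtheorem{theorem}{Theorem}[section]
\newtheorem{lemma}[theorem]{Lemma}
\newtheorem{proposition}[theorem]{Proposition}
\theoremstyle{definition}
\newtheorem{remark}[theorem]{Remark}
\newtheorem{example}[theorem]{Example}

\title{Polytopes that need more pieces of smaller diameter\\ than they have facets}


\begin{abstract}
Can every convex polytope with $n$ facets be covered by $n$ sets of smaller diameter? We show that the answer is no. The metric polytope on $116$ points has dimension $6670$ and at most $1{,}013{,}840$ facets, but it cannot be covered by fewer than $3.8\cdot 10^6$ sets of smaller diameter. The reason is that the metric polytope on $N$ points, although cut out by only $4\binom N3$ inequalities, has the same diameter as the polytope spanned by the cuts of an $N$-element set; and for suitable $N$ the cuts alone already need exponentially many sets. We deduce counterexamples in every dimension $d\ge 6670$ and, for $d\ge 200$, polytopes with any prescribed number $n\ge 2d^{3/2}$ of facets that need at least $1.09^{\sqrt d}$ sets. In the opposite direction, $n$ sets always suffice if the vertices of the polytope lie on a sphere.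
\end{abstract}

\section{The question and the results}

All distances are Euclidean. For a convex polytope $P$ with more than one point, let $b(P)$ be the least number of sets of diameter less than $\operatorname{diam}P$ whose union contains $P$. We study the following question, posed in \cite{MO}.

\begin{quote}
\emph{Let $P\subset\mathbb R^d$, $d\ge1$, be a $d$-dimensional convex polytope with $n$ facets. Is it always true that $b(P)\le n$?}
\end{quote}

Borsuk's conjecture asks whether every bounded set in $\mathbb R^d$ can be covered by $d+1$ sets of smaller diameter; it was disproved in 1993. A $d$-polytope has at least $d+1$ facets, so the question is a weak form of Borsuk's conjecture for polytopes. In particular the answer is yes in the dimensions where Borsuk's conjecture holds, among them $d=1$ (halve the segment), $d=2$ (Borsuk 1933) and $d=3$ (Perkal 1947, Eggleston 1955).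

The regular $d$-simplex shows that one cannot ask for fewer than $n$ sets in general: it has $d+1$ facets and needs at least $d+1$ sets, since its $d+1$ vertices are at mutual distance $\operatorname{diam}P$ and no two of them can share a set. For an important class of polytopes $n$ sets do suffice.

\begin{theorem}\label{thm:inscribed}
If all vertices of the polytope $P$ lie on one sphere, then $P$ can be covered by $n$ sets of smaller diameter, where $n$ is the number of facets of $P$. Regular simplices show that $n$ cannot be lowered in general.
\end{theorem}

The proof is short: on a sphere, the vertices at distance $\operatorname{diam}P$ from a given vertex $x$ lie in a common facet that avoids $x$, and the name of this facet can serve as a color for $x$. The theorem also says where a counterexample must be sought. A natural source of polytopes with large $b$ is a finite point set on a sphere that violates Borsuk's conjecture; but by Theorem~\ref{thm:inscribed} its convex hull $K$ has at least $b(K)$ facets. What one can try is to replace $K$ by a larger polytope which has \emph{few facets but the same diameter}. Any polytope $P\supset K$ with $\operatorname{diam}P=\operatorname{diam}K$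 satisfies $b(P)\ge b(K)$, because a cover of $P$ is a cover of $K$. We carry this out as follows.

For $N\ge3$ let $M_N\subset\mathbb R^{\binom N2}$, with coordinates $d_{ij}=d_{ji}$ for $1\le i<j\le N$, be the set of all $d$ such that for all distinct $i,j,k$
\begin{equation}\label{eq:def}
d_{ij}\le d_{ik}+d_{jk},\qquad d_{ij}+d_{ik}+d_{jk}\le 2 .
\end{equation}
This is the \emph{metric polytope}.

\begin{theorem}\label{thm:main}
$M_N$ is a $\binom N2$-dimensional polytope with at most $4\binom N3$ facets, and $\operatorname{diam}(M_N)^2=\lfloor N^2/4\rfloor$. If $N=4p$ with $p$ an odd prime, then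
\[
b(M_N)\ge\Bigl(\frac{27}{16}\Bigr)^{p}.
\]
For $p=29$ this gives a polytope of dimension $\binom{116}{2}=6670$ with at most $4\binom{116}3=1{,}013{,}840$ facets and $b>3.8\cdot10^6$. Hence the answer to the question is no.
\end{theorem}

The number of facets of $M_{4p}$ is $O(p^3)$, while $b(M_{4p})$ grows at least exponentially in $p$. Two elementary operations, pyramids and truncations, then adjust the dimension and the number of facets.

\begin{theorem}\label{thm:range}
\begin{enumerate}
\item[(i)] For every $d\ge6670$ there is a $d$-polytope $P$ for which $b(P)$ exceeds the number of facets.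
\item[(ii)] For every $d\ge200$ and every integer $n\ge2d^{3/2}$ there is a $d$-polytope $P$ with exactly $n$ facets and $b(P)\ge1.09^{\sqrt d}$. Hence the answer to the question is negative for every pair $(d,n)$ with $d\ge200$ and $2d^{3/2}\le n<1.09^{\sqrt d}$. In particular, there is no constant $C$ such that $b(P)\le Cn^{C}$ for all polytopes $P$, where $n$ is the number of facets of $P$.
\end{enumerate}
\end{theorem}

Section~\ref{sec:diam} translates the question into a graph coloring problem and proves Theorem~\ref{thm:inscribed}. Section~\ref{sec:metric} computes the diameter of $M_N$, which is the heart of the construction. Section~\ref{sec:lower} proves the lower bound for $b(M_{4p})$, which is the Kahn--Kalai/Frankl--Wilson lower bound for the cut vectors. Section~\ref{sec:range} proves Theorem~\ref{thm:range}.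

\section{Diametral pairs and inscribed polytopes}\label{sec:diam}

Let $P$ be a polytope of diameter $D>0$. A \emph{diametral pair} of $P$ is a pair of points $x,y\in P$ with $|x-y|=D$. A \emph{vertex} of $P$ is a point of $P$ that is not the midpoint of a nondegenerate segment contained in $P$.

\begin{lemma}\label{lem:vertex}
Both points of a diametral pair are vertices.
\end{lemma}

\begin{proof}
Let $x,c\in P$ with $|x-c|=D$, and suppose that $c\pm h\in P$ with $h\ne0$. By the parallelogram law,
\[
|x-c-h|^2+|x-c+h|^2=2D^2+2|h|^2>2D^2,
\]
so one of the points $c\pm h$ is farther than $D$ from $x$, a contradiction. So $c$ is a vertex and, by symmetry, so is $x$.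
\end{proof}

Let $G(P)$ be the graph whose vertices are the vertices of $P$ and whose edges are the diametral pairs, and let $\chi$ denote the chromatic number, that is, the least number of colors in a \emph{proper} coloring, one that gives different colors to the ends of every edge.

\begin{lemma}\label{lem:chi}
$b(P)=\chi(G(P))$.
\end{lemma}

\begin{proof}
Let $A_1,\dots,A_m$ be sets of diameter less than $D$ that cover $P$. Color each vertex of $P$ by the index of a set that contains it. The ends of an edge cannot lie in the same $A_i$, so this coloring is proper and $\chi(G(P))\le b(P)$.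

Conversely, let $W$ be the vertex set of $P$, let $m=\chi(G(P))$, and let $k:W\to\{1,\dots,m\}$ be a proper coloring. There are finitely many pairs of vertices, so there is $\varepsilon>0$ with $|v-w|+2\varepsilon<D$ for all $v,w\in W$ (including $v=w$) that do not form a diametral pair. Let $A_i$ be the set of points of $P$ that are at distance less than $\varepsilon$ from some vertex of color $i$. Two vertices of the same color do not form a diametral pair, so $\operatorname{diam}A_i<D$ by the choice of $\varepsilon$.

The rest $Z=P\setminus(A_1\cup\dots\cup A_m)$ is compact and contains no vertex. If $Z\ne\emptyset$, then $\max\{|z-q|:z\in Z,\ q\in P\}$ is attained and, by Lemma~\ref{lem:vertex}, is less than $D$. Hence $Z$ can be added to any one of the sets: $A_1\cup Z,A_2,\dots,A_m$ cover $P$ and have diameter less than $D$. So $b(P)\le\chi(G(P))$.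
\end{proof}

Thus the question asks whether $G(P)$ can always be colored with as many colors as $P$ has facets. When the vertices lie on a sphere, the facets themselves provide the colors.

\begin{proof}[Proof of Theorem~\ref{thm:inscribed}]
Let $W$ be the vertex set of $P$; we may assume that it lies on the sphere of radius $R$ about $0$. Let $D=\operatorname{diam}P$, and let $F_1,\dots,F_n$ be the facets of $P$. For $x\in W$ let $\Gamma(x)=\{y\in W:|x-y|=D\}$ be its set of neighbors in $G(P)$, and consider the affine function
\[
\ell_x(y)=D^2-2R^2+2\langle x,y\rangle .
\]
For $y\in W$ we have $|x|^2=|y|^2=R^2$, hence $\ell_x(y)=D^2-|x-y|^2\ge0$. This is the only place where the sphere is used: on $W$ the squared distance to $x$ is an \emph{affine} function. An affine function that is nonnegative on $W$ is nonnegative on $P=\operatorname{conv}W$, and therefore $\{y\in P:\ell_x(y)=0\}$ is a face of $P$. This face contains $\Gamma(x)$, and it does not contain $x$, since $\ell_x(x)=D^2>0$.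

Suppose $\Gamma(x)\ne\emptyset$. Then the face is nonempty and proper. Every such face is the intersection of the facets containing it, so some facet $F_{k(x)}$ contains the face but not $x$:
\[
\Gamma(x)\subset F_{k(x)},\qquad x\notin F_{k(x)}.
\]
If $\Gamma(x)=\emptyset$, put $k(x)=1$. The coloring $k$ is proper. Indeed, let $|x-y|=D$, so that $\Gamma(x)$ and $\Gamma(y)$ are both nonempty, and suppose $k(x)=k(y)=k$. Then $y\in\Gamma(x)\subset F_k$, whereas $y\notin F_{k(y)}=F_k$, a contradiction. So $b(P)=\chi(G(P))\le n$ by Lemma~\ref{lem:chi}.

The regular $d$-simplex is inscribed in a sphere, has $n=d+1$ facets and needs $d+1$ sets, as noted before the theorem.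
\end{proof}

\begin{example}
Without the sphere, the vertices farthest from a given vertex need not lie in a common facet, even in the plane. The quadrilateral with vertices $x=0$ and $y_j=(\cos\frac{j\pi}{6},\sin\frac{j\pi}{6})$, $j=0,1,2$, has diameter $1$, and $\Gamma(x)=\{y_0,y_1,y_2\}$ is contained in no edge.
\end{example}

\section{The metric polytope and its diameter}\label{sec:metric}

\subsection{From cuts to the metric polytope}

For $x\in\{\pm1\}^N$ let
\[
d^x\in\{0,1\}^{\binom N2},\qquad d^x_{ij}=\frac{1-x_ix_j}2 .
\]
The signs of $x$ divide $\{1,\dots,N\}$ into two blocks (one possibly empty), and $d^x_{ij}=1$ exactly when $i$ and $j$ are separated. Call $d^x$ a \emph{cut vector}; note that $d^x=d^{-x}$.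

Distances between cut vectors are easy to compute. Let $x$ and $y$ differ in exactly $\delta$ coordinates and put $z_i=x_iy_i$, so that $z$ has $\delta$ entries $-1$. Then $d^x_{ij}\ne d^y_{ij}$ if and only if $z_i\ne z_j$, which happens for $\delta(N-\delta)$ pairs. Hence
\begin{equation}\label{eq:dist}
|d^x-d^y|^2=\delta(N-\delta).
\end{equation}
The maximum of the right-hand side over integers $0\le\delta\le N$ is $\lfloor N^2/4\rfloor$, attained at $\delta=\lfloor N/2\rfloor$. For even $N$ the extreme case $\delta=N/2$ means $\langle x,y\rangle=N-2\delta=0$: two cut vectors are farthest apart exactly when the sign vectors are orthogonal. Section~\ref{sec:lower} shows that for $N=4p$, with $p$ an odd prime, coloring the sign vectors so that orthogonal ones get different colors takes exponentially many colors. So the cut vectors need many sets, and it remains to enclose them in a polytope with few facets without increasing the diameter.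

For $N=3$ there are four cut vectors; in the coordinates $(a,b,c)=(d_{12},d_{13},d_{23})$ they are
\[
(0,0,0),\quad(1,1,0),\quad(1,0,1),\quad(0,1,1).
\]
Any two of them differ in exactly two coordinates. They span a regular tetrahedron $T$ of edge length $\sqrt2$.

\begin{lemma}\label{lem:T}
$T=\{(a,b,c):\ a\le b+c,\ b\le a+c,\ c\le a+b,\ a+b+c\le2\}$.
\end{lemma}

\begin{proof}
Every $(a,b,c)\in\mathbb R^3$ satisfies
\[
(a,b,c)=\lambda_0(0,0,0)+\tfrac{a+b-c}2(1,1,0)+\tfrac{a+c-b}2(1,0,1)+\tfrac{b+c-a}2(0,1,1),
\qquad \lambda_0=1-\tfrac{a+b+c}2,
\]
and the four coefficients add up to $1$. They are therefore the barycentric coordinates with respect to $T$, and $(a,b,c)\in T$ if and only if all four are nonnegative. These are the four stated inequalities.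
\end{proof}

Comparing with \eqref{eq:def}, we see that $M_N$ consists of those $d$ for which every triple $(d_{ij},d_{ik},d_{jk})$ lies in $T$. In other words, of all linear inequalities valid for the cut vectors, $M_N$ keeps only those that involve the three coordinates of a single triple $\{i,j,k\}$.

\begin{lemma}\label{lem:poly}
$M_N$ is a polytope of dimension $\binom N2$ with at most $4\binom N3$ facets. It is contained in $[0,1]^{\binom N2}$ and contains all cut vectors.
\end{lemma}

\begin{proof}
Since $T\subset[0,1]^3$ and every pair lies in a triple, $M_N\subset[0,1]^{\binom N2}$. So $M_N$ is a bounded set defined by $4\binom N3$ linear inequalities, and it has at most that many facets. The point with all coordinates $\frac12$ satisfies all inequalities strictly ($\frac12<1$ and $\frac32<2$), so $M_N$ is full-dimensional. A cut of $\{1,\dots,N\}$ restricts to a cut of every triple, so every triple of coordinates $(d^x_{ij},d^x_{ik},d^x_{jk})$ is a vertex of $T$.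
\end{proof}

\subsection{The diameter}

To bound $|d-d'|$ for $d,d'\in M_N$ we need to know what the tetrahedron condition on triples says about the differences $d_{ij}-d'_{ij}$.

\begin{lemma}\label{lem:diff}
Let $d,d'\in M_N$ and $g_{ij}=|d_{ij}-d'_{ij}|$. Then $0\le g_{ij}\le1$ and $g_{ij}+g_{ik}+g_{jk}\le2$ for all distinct $i,j,k$.
\end{lemma}

\begin{proof}
The first claim holds since $M_N\subset[0,1]^{\binom N2}$. For the second, by Lemma~\ref{lem:T} the triples $t=(d_{ij},d_{ik},d_{jk})$ and $t'=(d'_{ij},d'_{ik},d'_{jk})$ are convex combinations $t=\sum_v\lambda_vv$ and $t'=\sum_w\mu_ww$ of the vertices of $T$. Hence $t-t'=\sum_{v,w}\lambda_v\mu_w(v-w)$ is a convex combination of differences of vertices of $T$. Such a difference is $0$ or has exactly two nonzero entries, each equal to $\pm1$, so the sum of the absolute values of its entries is at most $2$. This sum is a convex function, so it is at most $2$ for $t-t'$ too.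
\end{proof}

It remains to maximize $\sum g_{ij}^2$ under these constraints. If all $g_{ij}$ are $0$ or $1$, the pairs with $g_{ij}=1$ form a graph without triangles, and the claim is that such a graph has at most $\lfloor N^2/4\rfloor$ edges. We need a version with real weights, and the squares are essential in it. The constraints do \emph{not} imply $\sum g_{ij}\le\lfloor N^2/4\rfloor$, since $g\equiv\frac23$ gives $\sum g_{ij}=N(N-1)/3$, which exceeds $N^2/4$ for $N\ge5$. Squaring penalizes such spread-out weights.

\begin{example}\label{ex:five}
For $N=3$ and $N=4$ averaging is enough. Since $g^2\le g$ on $[0,1]$, for $N=3$ we get $\sum g_{ij}^2\le\sum g_{ij}\le2$. For $N=4$ every pair lies in two of the four triples, so $2\sum g_{ij}\le8$ and $\sum g_{ij}^2\le4$. For $N=5$ averaging gives only $3\sum g_{ij}\le20$, whereas we want $\sum g_{ij}^2\le6$. Let $t=\max g_{ij}$, attained at the pair $\{1,2\}$, say. If $t\le\frac23$, then $\sum g_{ij}^2\le10\cdot\frac49<6$. If $t>\frac23$, we delete the points $1$ and $2$. The pair $\{1,2\}$ contributes at most $1$, the triple $\{3,4,5\}$ contributes at most $2$ by the case $N=3$, and the bound $6$ follows if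 for each $k\in\{3,4,5\}$ the two pairs $\{1,k\},\{2,k\}$ together contribute $g_{1k}^2+g_{2k}^2\le1$. This last inequality is the point of the next proof. It uses that $\{1,2\}$ is a \emph{maximal} pair: the triple constraint alone would allow $g_{1k}=1$, $g_{2k}=1-t$, with sum of squares greater than $1$ for $t<1$.
\end{example}

\begin{lemma}\label{lem:squares}
Let $N\ge1$, and let $g$ be a function on the pairs of an $N$-element set with values in $[0,1]$ and with $g_{ij}+g_{ik}+g_{jk}\le2$ for all triples. Then
\[
\sum_{\{i,j\}}g_{ij}^2\le\Bigl\lfloor\frac{N^2}4\Bigr\rfloor .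
\]
\end{lemma}

\begin{proof}
We use induction on $N$ in steps of two. For $N=1$ the sum is empty, and for $N=2$ it is at most $1$. Let $N\ge3$, and let $t=\max g$ be attained at $\{i,j\}$.

\emph{Case $t\le\frac23$.} The sum is at most
\[
\frac49\cdot\frac{N(N-1)}2=\frac{2N(N-1)}9\le\frac{(N-1)(N+1)}4\le\Bigl\lfloor\frac{N^2}4\Bigr\rfloor ,
\]
where the first inequality amounts to $8N\le9(N+1)$, and the second holds because $N^2$ is congruent to $0$ or $1$ modulo $4$.

\emph{Case $t>\frac23$.} For $k\ne i,j$ put $u=g_{ik}$ and $v=g_{jk}$. By maximality of $t$ and by the triple constraint,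
\[
0\le u,v\le t,\qquad u+v\le2-t .
\]
Since $t\le2-t<2t$, the line $u+v=2-t$ separates the corner $(t,t)$ of the square $[0,t]^2$ from the corner $(0,0)$ and meets the sides through $(t,t)$ in $(t,2-2t)$ and $(2-2t,t)$. So $(u,v)$ lies in the polygon with vertices $(0,0)$, $(t,0)$, $(0,t)$, $(t,2-2t)$, $(2-2t,t)$, some of which coincide when $t=1$. The convex function $u^2+v^2$ attains its maximum over the polygon at one of these vertices, where its value is at most
\[
t^2+4(1-t)^2=1-(1-t)(5t-3)\le1,
\]
because $\frac35<t\le1$. Hence the pairs meeting $\{i,j\}$ contribute at most $t^2+(N-2)\le N-1$. By induction the remaining pairs contribute at most $\lfloor(N-2)^2/4\rfloor$. As $(N-2)^2/4+N-1=N^2/4$, the total is at most $\lfloor N^2/4\rfloor$.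
\end{proof}

\begin{proposition}\label{prop:diam}
$\operatorname{diam}(M_N)^2=\lfloor N^2/4\rfloor$.
\end{proposition}

\begin{proof}
Lemmas~\ref{lem:diff} and~\ref{lem:squares} give $|d-d'|^2\le\lfloor N^2/4\rfloor$ for all $d,d'\in M_N$. By \eqref{eq:dist} with $\delta=\lfloor N/2\rfloor$, two cut vectors attain this value, and cut vectors lie in $M_N$ by Lemma~\ref{lem:poly}.
\end{proof}

\section{The lower bound for $b(M_{4p})$}\label{sec:lower}

Let $p$ be an odd prime and $N=4p$. By Proposition~\ref{prop:diam} and \eqref{eq:dist}, cut vectors $d^x$ and $d^y$ form a diametral pair of $M_N$ if and only if $\delta(4p-\delta)=4p^2$, that is, $\delta=2p$, that is, $x\perp y$. We restrict to the sign vectors in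
\[
V=\Bigl\{x\in\{\pm1\}^{4p}:\ x_1=1,\ \prod_{i}x_i=1\Bigr\},\qquad|V|=2^{4p-2}.
\]
The map $x\mapsto d^x$ is injective on $V$, since $x_1=1$ and $x_j=1-2d^x_{1j}$ for $j\ge2$. If sets $A_1,\dots,A_m$ of diameter less than $\operatorname{diam}M_N$ cover $M_N$, then $V$ is the union of the sets $I_r=\{x\in V:d^x\in A_r\}$, and no $I_r$ contains two orthogonal vectors. So we have to show that subsets of $V$ without orthogonal pairs are small compared with $V$.

The idea is to recognize orthogonality by a congruence modulo $p$. For arbitrary sign vectors, $\langle x,y\rangle=4p-2\delta$ is divisible by $p$ if and only if $\delta\in\{0,p,2p,3p,4p\}$. For distinct $x$ and $y$ only $\delta=2p$ is wanted, and the two conditions in the definition of $V$ remove the other values: equal products force $\delta$ to be even, which excludes the odd numbers $p$ and $3p$, and $x_1=y_1$ excludes $\delta=4p$.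

\begin{example}\label{ex:three}
Let $p=3$, so that $N=12$ and $|V|=2^{10}=1024$. For $x\ne y$ in $V$ we have $\delta\in\{2,4,6,8,10\}$ and $\langle x,y\rangle\in\{8,4,0,-4,-8\}$, with residues $2,1,0,2,1$ modulo $3$. So the polynomial $f_x(y)=(\langle x,y\rangle-1)(\langle x,y\rangle-2)$ vanishes modulo $3$ at every $y\in V$ with $y\ne x$ and $y\not\perp x$, while $f_x(x)=11\cdot10\not\equiv0$. If $I\subset V$ contains no orthogonal pair, the functions $f_x:V\to\mathbb F_3$, $x\in I$, are thus linearly independent. They are quadratic polynomials in the $11$ variables $y_2,\dots,y_{12}$, and $y_i^2=1$, so they lie in a space spanned by $1+11+\binom{11}2=67$ monomials. Hence $|I|\le67$, and $M_{12}$ needs at least $1024/67$, that is, at least $16$ sets. This bound does not yet exceed the number of facets, which is at least $67$ since $\dim M_{12}=66$; but it grows exponentially in $p$.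
\end{example}

The general case is the following Frankl--Wilson type bound.

\begin{lemma}\label{lem:FW}
If $I\subset V$ contains no two orthogonal vectors, then $|I|\le\sum_{i=0}^{p-1}\binom{4p-1}i$.
\end{lemma}

\begin{proof}
Let $x\ne y$ be in $V$. As $\prod x_i=\prod y_i$, the number $\delta=2k$ of coordinates in which they differ is even; it is positive and, since $x_1=y_1$, at most $4p-1$. So $1\le k\le2p-1$, and
\[
\langle x,y\rangle=4p-4k=4(p-k),\qquad|p-k|\le p-1 .
\]
Because $p$ is odd, $p$ divides $\langle x,y\rangle$ if and only if $k=p$, that is, $x\perp y$. On the other hand $\langle x,x\rangle=4p\equiv0\pmod p$.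

For $x\in I$ define
\[
f_x:V\to\mathbb F_p,\qquad f_x(y)=\prod_{j=1}^{p-1}\bigl(\langle x,y\rangle-j\bigr).
\]
The product vanishes unless $\langle x,y\rangle\equiv0\pmod p$. So $f_x(y)=0$ for all $y\in I\setminus\{x\}$, whereas $f_x(x)=(-1)^{p-1}(p-1)!\ne0$ in $\mathbb F_p$. Consequently the functions $f_x$, $x\in I$, are linearly independent over $\mathbb F_p$: evaluating a relation $\sum_xc_xf_x=0$ at $y\in I$ gives $c_yf_y(y)=0$. Expanding the product and using $y_1=1$ and $y_i^2=1$, we can write each $f_x$ as a linear combination of products of at most $p-1$ distinct variables from $y_2,\dots,y_{4p}$. There are $\sum_{i\le p-1}\binom{4p-1}i$ such products, and the claim follows.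
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
The statements on dimension, facets and diameter are Lemma~\ref{lem:poly} and Proposition~\ref{prop:diam}. Let $N=4p$ with $p$ an odd prime. By the discussion above and Lemma~\ref{lem:FW},
\[
b(M_{4p})\ge\frac{2^{4p-2}}{\sum_{i=0}^{p-1}\binom{4p-1}i}.
\]
For $0<z\le1$ and $i\le p-1$ we have $z^i\ge z^{p-1}$, hence $\sum_{i\le p-1}\binom{4p-1}i\le z^{-(p-1)}(1+z)^{4p-1}$ by the binomial theorem. Taking $z=\frac13$ gives
\[
\sum_{i=0}^{p-1}\binom{4p-1}i\le3^{p-1}\cdot\frac{4^{4p-1}}{3^{4p-1}}=\frac{4^{4p-1}}{27^p},
\]
and therefore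
\[
b(M_{4p})\ge\frac{2^{4p-2}\cdot27^p}{4^{4p-1}}=\frac{27^p}{2^{4p}}=\Bigl(\frac{27}{16}\Bigr)^p .
\]

Now let $p=29$, so $N=116$. We have $(27/16)^4>8.1$, so $(27/16)^8>65.6$ and $(27/16)^{16}>4303$. Hence
\[
\Bigl(\frac{27}{16}\Bigr)^{28}>4303\cdot65.6\cdot8.1>2.28\cdot10^6,
\qquad
\Bigl(\frac{27}{16}\Bigr)^{29}>2.28\cdot10^6\cdot1.6875>3.8\cdot10^6 .
\]
The dimension is $\binom{116}2=6670$, and the number of facets is at most $4\binom{116}3=4\cdot253{,}460=1{,}013{,}840$, which is less than $b(M_{116})$.
\end{proof}

\begin{remark}
Let $K_N$ be the convex hull of all cut vectors, the \emph{cut polytope}. It is full-dimensional: if $\sum c_{ij}d^x_{ij}$ is constant in $x$, then $\sum c_{ij}x_ix_j$ is constant on $\{\pm1\}^N$, and all $c_{ij}$ vanish because distinct products $x_ix_j$ and the constant $1$ are linearly independent there. All cut vectors lie on the sphere of radius $\frac12\binom N2^{1/2}$ about the point with all coordinates $\frac12$, so Theorem~\ref{thm:inscribed} applies to $K_N$. For $N=4p$ the argument above gives $b(K_N)\ge(27/16)^p$, since it only used the points $d^x$ and the diameter, which is the same for $K_N$ and $M_N$; hence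 $K_{4p}$ has at least $(27/16)^p$ facets. The passage from $K_N$ to the larger polytope $M_N$ keeps the diameter and leaves only $O(N^3)$ facets. The price is the sphere: by Theorem~\ref{thm:inscribed}, the vertices of $M_{116}$ do not lie on one.
\end{remark}

\section{Other dimensions and numbers of facets}\label{sec:range}

We now raise the dimension and the number of facets without changing $b$. By Lemma~\ref{lem:chi} it suffices not to change the diametral pairs. To raise the dimension, we build a low pyramid whose apex lies above a point that is not a vertex; to add a facet, we cut off a vertex that belongs to no diametral pair.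

\begin{lemma}[Pyramids]\label{lem:pyr}
Let $P$ be a $d$-polytope with $f$ facets, $d\ge1$. There is a $(d+1)$-polytope $P'$ with $f+1$ facets and $b(P')=b(P)$ that has a vertex which belongs to no diametral pair.
\end{lemma}

\begin{proof}
We may assume $P\subset\mathbb R^d$. Let $D=\operatorname{diam}P$, and let $c\in P$ be a point that is not a vertex. By Lemma~\ref{lem:vertex}, $r=\max_{x\in P}|x-c|<D$. Choose $h>0$ with $r^2+h^2<D^2$ and let
\[
P'=\operatorname{conv}\bigl(P\times\{0\}\cup\{(c,h)\}\bigr).
\]
The facets of this pyramid are the base and the $f$ pyramids over the facets of $P$. Its vertices are those of the base and the apex $(c,h)$. The apex is at distance at most $\sqrt{r^2+h^2}<D$ from every point of the base, hence from every point of $P'$. As the diameter of a polytope is attained at vertices, $\operatorname{diam}P'=D$. By Lemma~\ref{lem:vertex} the diametral pairs of $P'$ consist of vertices, and the apex belongs to none of them; so they are those of $P\times\{0\}$. Thus $G(P')$ is $G(P)$ with one isolated vertex added, and $b(P')=b(P)$ by Lemma~\ref{lem:chi}.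
\end{proof}

\begin{lemma}[Truncations]\label{lem:trunc}
Let $Q$ be a polytope of dimension at least $2$ with a vertex $a$ that belongs to no diametral pair. There is a polytope $Q'$ of the same dimension, with exactly one more facet, with $b(Q')=b(Q)$, and again with a vertex that belongs to no diametral pair.
\end{lemma}

\begin{proof}
We may assume that $Q$ is full-dimensional. The vertex $a$ is not in the convex hull of the other vertices. So there is a closed half-space $H$ that contains all other vertices of $Q$ in its interior, while $a\notin H$. Put $Q'=Q\cap H$.

\emph{Facets.} Near a vertex other than $a$ the polytopes $Q$ and $Q'$ coincide, so $Q'$ is full-dimensional. It is defined by the facet inequalities of $Q$ together with the inequality of $H$; so each facet of $Q'$ is of the form $F\cap H$, with $F$ a facet of $Q$, or is $Q\cap\partial H$. A facet $F$ of $Q$ has dimension at least $1$, hence a vertex other than $a$, near which $F\cap H$ coincides with $F$. So every $F\cap H$ is a facet of $Q'$, and these facets span different hyperplanes. If $Q\cap\partial H$ were not a facet of $Q'$, then $Q'$ would be defined by facet inequalities of $Q$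 alone and would contain $Q$, which is impossible since $a\in Q\setminus H$. So $Q\cap\partial H$ is a facet too. It differs from the others, because each $F\cap H$ contains a vertex of $Q$ in the interior of $H$. Thus $Q'$ has exactly one more facet than $Q$.

\emph{Diametral pairs.} The diametral pairs of $Q$ consist of vertices other than $a$ (here we use the assumption on $a$), and these lie in $Q'$. So $\operatorname{diam}Q'=\operatorname{diam}Q$, and $Q$ and $Q'$ have the same diametral pairs. By Lemma~\ref{lem:vertex} the points of these pairs are vertices of both polytopes, so $G(Q)$ and $G(Q')$ agree up to isolated vertices. Each has at least one edge, so $b(Q')=b(Q)$ by Lemma~\ref{lem:chi}.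

\emph{Repetition.} The vertices of the facet $Q\cap\partial H$ are vertices of $Q'$. They lie on $\partial H$, whereas all points of diametral pairs lie in the interior of $H$. So they belong to no diametral pair.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:range}]
\emph{Part (ii).} Let $d\ge200$ and $x=\sqrt{d/8}\ge5$, and put $m=\lfloor x/2\rfloor\ge1$. By Bertrand's postulate there is a prime $p$ with $m<p\le2m$. Since $p$ is an integer greater than $m$ and $2m\le x$, it satisfies
\[
\frac x2<p\le x .
\]
As $p>2.5$, it is odd. The dimension of $M_{4p}$ is $\binom{4p}2=8p^2-2p\le d-2p<d$, so we reach dimension $d$ by applying Lemma~\ref{lem:pyr} at least once and at most $d$ times. Since $p^3\le(d/8)^{3/2}=d^{3/2}/(16\sqrt2)$, the number $m_0$ of facets of the resulting polytope satisfies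
\[
m_0\le4\binom{4p}3+d\le\frac{128}3p^3+d\le\frac8{3\sqrt2}\,d^{3/2}+d\le2d^{3/2};
\]
the last step holds because $2-\frac8{3\sqrt2}>0.114$ and $0.114\sqrt d>0.114\cdot14>1$. The last apex belongs to no diametral pair. So Lemma~\ref{lem:trunc} can be applied repeatedly, and it yields $d$-polytopes with exactly $n$ facets for every $n\ge m_0$, in particular for every $n\ge2d^{3/2}$. Neither operation changes $b$, so by Theorem~\ref{thm:main} all these polytopes satisfy
\[
b\ge\Bigl(\frac{27}{16}\Bigr)^p\ge\Bigl(\frac{27}{16}\Bigr)^{\sqrt d/(4\sqrt2)}\ge1.09^{\sqrt d},
\]
where we used $p>x/2=\sqrt d/(4\sqrt2)$ and $\ln\frac{27}{16}/(4\sqrt2)>0.52/(4\sqrt2)>0.091>\ln1.09$.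

If $2d^{3/2}\le n<1.09^{\sqrt d}$, then $b>n$. For $n=\lceil2d^{3/2}\rceil$ and $d\to\infty$, the quantity $1.09^{\sqrt d}$ eventually exceeds $Cn^C$ for any constant $C$.

\emph{Part (i).} For $6670\le d\le2.7\cdot10^6$ apply Lemma~\ref{lem:pyr} to $M_{116}$ exactly $d-6670$ times. The number of facets of the resulting $d$-polytope is at most $1{,}013{,}840+2.7\cdot10^6<3.8\cdot10^6<b$.

For $d>2.7\cdot10^6$ use part (ii) with $n=\lceil2d^{3/2}\rceil$; we have to check that $n<1.09^{\sqrt d}$. Put $s=\sqrt d>1600$. Then $n\le3s^3$, and since $\ln1.09>0.08$ it suffices that
\[
\ln3+3\ln s<0.08\,s .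
\]
At $s=1600$ the left side is less than $24$ and the right side is $128$. The difference $0.08\,s-\ln3-3\ln s$ has derivative $0.08-3/s$, which is positive for $s>37.5$, so the inequality holds for all $s\ge1600$.
\end{proof}

\begin{remark}
If the prime number theorem is used in place of Bertrand's postulate, one can take $p\sim\sqrt{d/8}$, and $1.09$ may be replaced, for large $d$, by any constant below $(27/16)^{1/\sqrt8}=1.203\ldots$. Also, if $f\le\frac{128}3p^3$ is the number of facets of $M_{4p}$, then $p\ge(3f/128)^{1/3}$, so $b(M_{4p})\ge\exp(cf^{1/3})$ with an absolute constant $c>0$.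
\end{remark}

\begin{thebibliography}{1}
\bibitem{MO} ``All Questions'',
\url{https://mathoverflow.net/questions/tagged/co.combinatorics%2bmg.metric-geometry?page=4&tab=newest}
\end{thebibliography}

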